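\title{The rank of a free group without the axiom of choice}

\begin{abstract}
We prove in ZF that if the free groups on two sets are isomorphic, then there is a bijection between the sets. A pair of mutually inverse homomorphisms gives two row-finite matrices with product the identity, together with an ordering of the support of each row. The orderings allow us to code the situation around each generator by a real number, and reduce the problem to finding one injection inside a fixed countable Borel equivalence relation. A Borel injection of this kind is constructed in ZFC from Nadkarni's theorem and a trace inequality, and it is transferred to ZF through the constructible universe and Shoenfield absoluteness. We also characterize $|S|\le|R|$ in terms of retracts of free groups, show that the bijection between two bases is definable and equivariant, and show that the orderings cannot be dropped.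
\end{abstract}

\section{Introduction}\label{sec:intro}

For a set $S$, let $F_S$ be the free group on $S$, realized as the set of reduced words in the letters $s^{\pm1}$, $s\in S$. This construction, the uniqueness of reduced words and the universal property of $F_S$ are all available in ZF, that is, in Zermelo--Fraenkel set theory without the axiom of choice. We write $|S|=|R|$ if there is a bijection $S\to R$, and $|S|\le|R|$ if there is an injection $S\to R$. The \emph{Cardinal Theorem for Groups} (Howard's CNG) says that the cardinal number of a free generating set of a free group is determined by the group: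
\[
\text{for all sets } S,R:\qquad F_S\cong F_R\ \Longrightarrow\ |S|=|R|.
\]
It is known that this holds in ZF when $S$ and $R$ are both well-orderable, and that it follows from the Boolean Prime Ideal Theorem, so that it holds in ZFC. The question of \cite{question} is whether ZF alone proves it, or equivalently whether it is consistent with ZF that $F_S\cong F_R$ for some sets with $|S|\neq|R|$.

The familiar arguments do not settle this. Homomorphisms $F_S\to\mathbb Z/2$ correspond to subsets of $S$, so $F_S\cong F_R$ gives $|\mathcal P(S)|=|\mathcal P(R)|$; this decides the case of finite $S$, but says nothing directly about $|S|$ otherwise. For infinite well-orderable $S$ one counts words and finds $|F_S|=|S|$; this uses the well-ordering. A third argument uses linear algebra. Abelianizing an isomorphism and its inverse gives matrices $m$ on $S\times R$ and $n$ on $R\times S$, with finitely many nonzero entries in each row and with $mn=I_S$. For a finite set $S_0\subseteq S$, let $R_0$ be the finite set of those $r$ with $m(s,r)\ne0$ for some $s\in S_0$. The restrictions of $m$ to $S_0\times R_0$ and of $n$ to $R_0\times S_0$ still have product the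 identity, so $|S_0|\le|R_0|$. Thus every finite part of $S$ injects into $R$, but to assemble these finite injections into one we have to choose among them coherently.

One would therefore guess that a sufficiently symmetric example leaves no coherent choice, and that the statement is independent of ZF. For the linear algebra alone this guess is right: Proposition~\ref{prop:order} shows that $mn=I_S$ with row-finite rational matrices is consistent with $|S|\not\le|R|$. But a homomorphism of free groups carries more than its abelianization. It sends a generator to a word, and the letters of a word come in an order. This order destroys the symmetry that a counterexample would need.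

\begin{theorem}[ZF]\label{thm:main}
For all sets $S$ and $R$, if $F_S\cong F_R$, then $|S|=|R|$.
\end{theorem}

So the Cardinal Theorem for Groups is a theorem of ZF, and if ZF is consistent, it is not consistent with ZF that $|S|\neq|R|$ while $F_S\cong F_R$. The proof gives a one-sided statement.

\begin{theorem}[ZF]\label{thm:retract}
For sets $S$ and $R$ the following are equivalent.
\begin{enumerate}
\item[(1)] $|S|\le|R|$.
\item[(2)] $F_R\cong F_S*F_T$ for some set $T$.
\item[(3)] $F_S$ is a retract of $F_R$: there are homomorphisms $\iota\colon F_S\to F_R$ and $p\colon F_R\to F_S$ with $p\circ\iota=\mathrm{id}$.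
\item[(4)] There are homomorphisms $\iota\colon F_S\to F_R$ and $p\colon F_R\to F_S$ such that $p\circ\iota$ induces the identity on the abelianization of $F_S$.
\end{enumerate}
\end{theorem}

In Section~\ref{sec:data} both theorems are reduced to a matching theorem for a combinatorial structure, which we call a datum. Section~\ref{sec:example} shows the idea on an example. In Section~\ref{sec:codes} each point of a datum receives a code, a subset of $\omega$, and the matching theorem is reduced to the existence of a single injection $h\colon A\to B$ between two explicit sets of codes, moving each code within its class for an explicit equivalence relation $E$ with countable classes. Sections~\ref{sec:trace} and~\ref{sec:borel} construct a Borel such $h$ in ZFC, and Section~\ref{sec:abs} obtains $h$ in ZF. Section~\ref{sec:equiv} shows that the resulting bijection between two bases of a free group is definable and equivariant, and Section~\ref{sec:order} contains the counterexample for unordered rows. Sections~\ref{sec:trace} and~\ref{sec:borel} use ZFC; Sections~\ref{sec:data}--\ref{sec:codes}, \ref{sec:abs} and~\ref{sec:equiv} take place in ZF.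

\section{Data and the reduction from groups}\label{sec:data}

The following definition retains from a pair of homomorphisms exactly what the proof uses: the exponent matrices and the order of the letters.

\begin{definition}\label{def:datum}
A \emph{datum} is a tuple $(S,R,\ell,m,n)$, where $S$ and $R$ are disjoint sets, $\Omega=S\cup R$, and:
\begin{enumerate}
\item[(D1)] $\ell$ assigns to each $x\in\Omega$ a finite sequence $\ell(x)$, with entries in $R$ if $x\in S$ and in $S$ if $x\in R$;
\item[(D2)] $m\colon S\times R\to\mathbb Q$ and $n\colon R\times S\to\mathbb Q$; if $m(s,r)\ne0$ then $r$ occurs in $\ell(s)$, and if $n(r,s)\neq0$ then $s$ occurs in $\ell(r)$;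
\item[(D3)] $\sum_{r\in R}m(s,r)\,n(r,s')=\delta_{s,s'}$ for all $s,s'\in S$.
\end{enumerate}
Write $x\to y$ if $y$ occurs in $\ell(x)$. Say that $x$ \emph{reaches} $y$ if there is a finite path $x=x^0\to x^1\to\dots\to x^k=y$ with $k\ge0$. Write $x\equiv y$ if $x$ and $y$ reach each other, and let $[x]$ be the $\equiv$-class of $x$.
\end{definition}

By (D2) every row of $m$ and of $n$ has finite support, so the sum in (D3) is finite.

\begin{theorem}[ZF]\label{thm:datum}
For every datum there is an injection $f\colon S\to R$ with $f(s)\equiv s$ for all $s\in S$.
\end{theorem}

We recall the Cantor--Bernstein theorem with its formula, which needs no choice and which is used again in Section~\ref{sec:equiv}. Given injections $f_1\colon S\to R$ and $f_2\colon R\to S$, let $S_\infty=\bigcup_{k\ge0}(f_2f_1)^k\bigl(S\setminus f_2(R)\bigr)$. Then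
\begin{equation}\label{eq:CB}
f(s)=f_1(s)\ \text{ for } s\in S_\infty,\qquad f(s)=f_2^{-1}(s)\ \text{ for } s\in S\setminus S_\infty
\end{equation}
defines a bijection $f\colon S\to R$.

\begin{proof}[Proof of Theorems~\ref{thm:main} and~\ref{thm:retract} from Theorem~\ref{thm:datum}]
We begin with Theorem~\ref{thm:retract}. If $f\colon S\to R$ is injective and $T=R\setminus f(S)$, then $F_R\cong F_{f(S)}*F_T\cong F_S*F_T$, so (1) implies (2). Given (2), the inclusion of the factor $F_S$ and the projection that kills $F_T$ give (3), and (3) is a special case of (4).

Assume (4). Replacing $S$ and $R$ by $S\times\{0\}$ and $R\times\{1\}$, we may assume that they are disjoint. For $s\in S$, let $\ell(s)$ be the sequence of letters of the reduced word $\iota(s)$, with the signs dropped, and let $m(s,r)$ be the exponent sum of $r$ in $\iota(s)$. Define $\ell(r)$ and $n(r,s)$ from the reduced word $p(r)$ in the same way. Since reduced words are unique, no choice is involved, and (D1), (D2) hold. For $s'\in S$, let $\varepsilon_{s'}\colon F_S\to\mathbb Z$ be the homomorphism that takes the exponent sum of $s'$. It factors through the abelianization, so $\varepsilon_{s'}(p(\iota(s)))=\varepsilon_{s'}(s)=\delta_{s,s'}$.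 On the other hand, $\varepsilon_{s'}\circ p$ is a homomorphism to an abelian group that sends $r$ to $n(r,s')$, so it sends $\iota(s)$ to $\sum_r m(s,r)n(r,s')$. This is (D3), and Theorem~\ref{thm:datum} gives (1).

If $F_S\cong F_R$, then an isomorphism and its inverse show that each group is a retract of the other. Hence $|S|\le|R|\le|S|$, and $|S|=|R|$ by the Cantor--Bernstein theorem.
\end{proof}

Reachability is not symmetric in general, and we shall need it to be: a point of $R$ assigned to $s$ must be able to find its way back to $s$. The edges that leave an $\equiv$-class can be deleted at no cost, because they do not contribute to (D3).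

\begin{definition}
A datum is \emph{normal} if reachability is symmetric, so that the set of points reached from $x$ is $[x]$, and if every $\equiv$-class meets $S$.
\end{definition}

\begin{lemma}[ZF]\label{lem:normal}
Let $(S,R,\ell,m,n)$ be a datum. Let $R'$ be the set of $r\in R$ such that $[r]$ meets $S$. For $x\in S\cup R'$ let $\ell'(x)$ be the subsequence of $\ell(x)$ consisting of the entries in $[x]$. Let $m'$ and $n'$ agree with $m$ and $n$ on $\equiv$-equivalent pairs and vanish on the other pairs in $S\times R'$ and $R'\times S$. Then $(S,R',\ell',m',n')$ is a normal datum, and its classes are the $\equiv$-classes that meet $S$.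
\end{lemma}

\begin{proof}
The set $S\cup R'$ is the union of the classes that meet $S$, so $\ell'(x)$ has its entries in $S\cup R'$, and (D1), (D2) hold. For (D3), let $s,s'\in S$. If $s\not\equiv s'$, then no $r$ has $s\equiv r\equiv s'$, so every term $m'(s,r)n'(r,s')$ vanishes, as required. If $s\equiv s'$ and $m(s,r)n(r,s')\neq0$, then $s\to r\to s'$ and $s'$ reaches $s$, so $r\equiv s\equiv s'$; the term is therefore kept, and the sum is unchanged.

A path of the new datum that starts at $x$ stays in $[x]$. Conversely, let $y\in[x]$ and take a path from $x$ to $y$ in the old datum. Each vertex $w$ on it is reached from $x$ and reaches $y$, which reaches $x$; so $w\in[x]$, and every edge of the path survives. Thus the set reached from $x$ in the new datum is exactly $[x]$.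
\end{proof}

\section{The idea in an example}\label{sec:example}

Let $I$ be a set with a permutation $k\mapsto k+1$, all of whose orbits are infinite; write $k-1$ for the inverse. Let $F$ be free on $S=\{a_k,b_k:k\in I\}$, and put
\[
c_k=a_kb_k,\qquad d_k=c_{k-1}\,b_k\,c_{k+1}.
\]
The set $\{c_k,b_k:k\in I\}$ is a basis of $F$, because the endomorphism $a_k\mapsto a_kb_k$, $b_k\mapsto b_k$ has the inverse $a_k\mapsto a_kb_k^{-1}$, $b_k\mapsto b_k$. For the same reason, applied to this new basis, $R=\{c_k,d_k:k\in I\}$ is a basis. The reduced words are
\begin{align*}
a_k&=c_k\,c_{k+1}\,d_k^{-1}\,c_{k-1}, & c_k&=a_k\,b_k,\\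
b_k&=c_{k-1}^{-1}\,d_k\,c_{k+1}^{-1}, & d_k&=a_{k-1}\,b_{k-1}\,b_k\,a_{k+1}\,b_{k+1}.
\end{align*}
The resulting datum is normal, with one class for each orbit in $I$: the point $a_k$ reaches $d_k$ and $c_{k-1},c_k,c_{k+1}$, the point $c_j$ reaches $a_j$ and $b_j$, and both $b_j$ and $d_j$ reach $a_{j+1}$.

Each class is countable, but without choice we cannot fix an enumeration of every class, since this would pick a base point in every orbit. Let us see how a bijection can be found from the datum alone.

Stand at a point $x$. Number the entries of each sequence $\ell(y)$ from $0$. A finite sequence of natural numbers is then an instruction for a walk: from $c_{k-1}$, the instruction $0,1,1$ leads to $a_{k-1}$, then to $c_k$, then to $b_k$. In this way $x$ names every point of its class by an address, and the whole class, as seen from $x$, becomes a structure on the set of addresses, with no mention of $I$. Call this structure the code of $x$. Translation along an orbit preserves everything, so all $a_k$ have the same code, and likewise all $b_k$, all $c_k$, all $d_k$. The lengths $4,3,2,5$ of the words differ, so there are exactly four codes, $a,b,c,d$.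

Two things now happen. First, the linear algebra descends to the codes. Adding up the exponents of letters that have the same code, we get $a\mapsto 3c-d$, $b\mapsto-2c+d$, $c\mapsto a+b$, $d\mapsto 2a+3b$, and
\[
\begin{pmatrix}3&-1\\-2&1\end{pmatrix}\begin{pmatrix}1&1\\2&3\end{pmatrix}=\begin{pmatrix}1&0\\0&1\end{pmatrix}.
\]
This is why there are at least as many codes on the side of $R$ as on the side of $S$. Second, an injection between codes lifts. Take $a\mapsto d$, $b\mapsto c$, and fix for the code $a$ an address leading to a point with code $d$, say $2$, and for the code $b$ an address leading to a point with code $c$, say $0$. This gives $a_k\mapsto d_k$ and $b_k\mapsto c_{k-1}$. The map is injective for a reason that does not depend on the example: the return address, which is $0,1,1$ for the second rule, can be read off from the code of the starting point, so two starting points with the same code and the same image are both found by following the same address from that image.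

The general proof follows this pattern. The new difficulty is that a class may contain infinitely many codes.

\section{The space of codes}\label{sec:codes}

We work in ZF. Elements of $\omega^{<\omega}$, the set of finite sequences of natural numbers, are called \emph{addresses}. Concatenation is written $tu$, a number $i$ is identified with the sequence of length one, and $\emptyset$ is the empty address. Fix a recursive enumeration $t_0=\emptyset,t_1,t_2,\dots$ of $\omega^{<\omega}$.

Let $(S,R,\ell,m,n)$ be a normal datum and $x\in\Omega$. Put $x_\emptyset=x$, and let $x_{ti}$ be the entry number $i$ of $\ell(x_t)$, if $x_t$ is defined and this entry exists; otherwise $x_{ti}$ is undefined. Then $(x_t)_u=x_{tu}$, and by normality $[x]=\{x_t: x_t\text{ is defined}\}$. The \emph{code} of $x$ is $\operatorname{code}(x)=(D,\sim,\sigma,q)$, where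
\begin{itemize}
\item $D=\{t: x_t\text{ is defined}\}$;
\item $t\sim u$ if and only if $x_t=x_u$, for $t,u\in D$;
\item $\sigma(t)=0$ if $x_t\in S$, and $\sigma(t)=1$ if $x_t\in R$;
\item $q(t,u)$ is $m(x_t,x_u)$ or $n(x_t,x_u)$, whichever is defined, and $q(t,u)=0$ if $x_t$ and $x_u$ lie on the same side.
\end{itemize}
We want one injection that serves all data at once, so we describe abstractly the objects that look like codes.

\begin{definition}\label{def:X}
Let $X$ be the set of all $z=(D,\sim,\sigma,q)$ with the following properties.
\begin{enumerate}
\item[(X1)] $\emptyset\in D\subseteq\omega^{<\omega}$, the set $D$ is closed under initial segments, and $\{i:ti\in D\}$ is a finite initial segment of $\omega$ for each $t\in D$.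
\item[(X2)] $\sim$ is an equivalence relation on $D$; if $t\sim u$ and $ti\in D$, then $ui\in D$ and $ti\sim ui$.
\item[(X3)] $\sigma\colon D\to\{0,1\}$ is $\sim$-invariant, and $\sigma(ti)=1-\sigma(t)$ whenever $ti\in D$.
\item[(X4)] $q\colon D\times D\to\mathbb Q$ is $\sim$-invariant in both variables, and $q(t,u)\neq0$ implies $u\sim ti$ for some $i$.
\item[(X5)] If $\sigma(t)=\sigma(u)=0$, then $\sum_{v\in D/\sim}q(t,v)q(v,u)$ is $1$ if $t\sim u$ and $0$ otherwise.
\item[(X6)] For each $t\in D$ there is $u$ with $tu\in D$ and $tu\sim\emptyset$.
\item[(X7)] $\sigma(t)=0$ for some $t\in D$.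
\end{enumerate}
The components of $z\in X$ are written $D_z,\sim_z,\sigma_z,q_z$. Put $A=\{z\in X:\sigma_z(\emptyset)=0\}$ and $B=X\setminus A$.
\end{definition}

By (X1) and (X4), a sum over $v\in D/{\sim}$ with a factor $q(t,v)$ is a finite sum: it runs over those $v=ti\in D$ for which $ti\not\sim tj$ for all $j<i$. By induction on the length of $v$, (X2) gives
\begin{equation}\label{eq:cong}
t\sim u,\ tv\in D\quad\Longrightarrow\quad uv\in D,\ tv\sim uv .
\end{equation}

For a point $x$ of a normal datum, $\operatorname{code}(x)\in X$. Indeed, (X1)--(X3) hold because $\ell(x_t)$ is a finite sequence on the opposite side that depends only on the point $x_t$, and (X4) is (D2). The map $t\mapsto x_t$ induces a bijection $D/{\sim}\to[x]$, and $m(x_t,r)\neq0$ forces $r\in[x]$, so (X5) is (D3). Finally (X6) and (X7) are the two parts of normality. Note that $\operatorname{code}(x)\in A$ if and only if $x\in S$.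

Using fixed recursive enumerations of $\omega^{<\omega}$ and $\mathbb Q$, we regard $z$ as a subset of $\omega$ that lists the elements of $D$, the pairs in $\sim$, and the graphs of $\sigma$ and $q$. Subsets of $\omega$ are called \emph{reals}. A set of reals, or of tuples of reals, is \emph{arithmetical} if it is defined by a formula built from recursive relations and membership of numbers in the given reals, with quantifiers over $\omega$ only. Conditions (X1)--(X7) are of this form, (X5) by the description of the finite sum above. So $X$, $A$, $B$ are arithmetical.

Moving the base point of a code to the address $t$ gives the \emph{shift}: for $z\in X$ and $t\in D_z$, let $z^t$ have the components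
\begin{gather*}
D_{z^t}=\{u: tu\in D_z\},\qquad u\sim_{z^t}v\iff tu\sim_z tv,\\
\sigma_{z^t}(u)=\sigma_z(tu),\qquad q_{z^t}(u,v)=q_z(tu,tv).
\end{gather*}
Whether a given number belongs to the real $z^t$ is decided by asking whether one other number, computed from it and from $t$, belongs to $z$. So $z^t$ is computable from $z$, and $z\mapsto z^t$ is continuous on $\{z\in X:t\in D_z\}$.

\begin{lemma}[ZF]\label{lem:shift}
Let $z\in X$ and $t\in D_z$.
\begin{enumerate}
\item[(a)] The map $u\mapsto tu$ induces a bijection $D_{z^t}/{\sim_{z^t}}\to D_z/{\sim_z}$.
\item[(b)] $z^t\in X$.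
\item[(c)] $(z^t)^u=z^{tu}$ for $tu\in D_z$, and $z^t=z^u$ if $t\sim_z u$.
\item[(d)] If $z=\operatorname{code}(x)$, then $z^t=\operatorname{code}(x_t)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The map is well defined and injective by the definition of $\sim_{z^t}$. By (X6) there is $u$ with $\emptyset\sim_z tu$. For $v\in D_z$, \eqref{eq:cong} gives $tuv\in D_z$ and $tuv\sim_z v$, so the class of $v$ is the image of the class of $uv$.

(b) Conditions (X1)--(X4) for $z^t$ are the same conditions for $z$, read at addresses that begin with $t$. By (a), the sum in (X5) for $z^t$ at $u,u'$ equals the sum for $z$ at $tu,tu'$, and the address in (X7) for $z$ is equivalent to one that begins with $t$. For (X6), let $u\in D_{z^t}$ and take $v$ with $tuv\sim_z\emptyset$. Since $t\in D_z$, \eqref{eq:cong} gives $tuvt\sim_z t$, that is, $u(vt)\sim_{z^t}\emptyset$.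

(c) The first statement is associativity of concatenation. If $t\sim_z u$, then by \eqref{eq:cong} $tv\in D_z$ if and only if $uv\in D_z$, and then $tv\sim_z uv$. Since $\sim_z$, $\sigma_z$, $q_z$ are $\sim_z$-invariant, all components of $z^t$ and $z^u$ agree.

(d) This follows from $(x_t)_u=x_{tu}$.
\end{proof}

Define $z\mathrel{E}y$ to mean that $z,y\in X$ and $y=z^t$ for some $t\in D_z$.

\begin{lemma}[ZF]\label{lem:E}
The relation $E$ is an arithmetical equivalence relation on $X$ with countable classes. Equivalent points are computable from each other, and every class meets both $A$ and $B$.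
\end{lemma}

\begin{proof}
The statement $y=z^t$ quantifies over $\omega$ only, so $E$ is arithmetical. It is reflexive since $z^\emptyset=z$, and transitive by Lemma~\ref{lem:shift}(c). If $y=z^t$, take $u$ with $tu\sim_z\emptyset$; then $y^u=z^{tu}=z^\emptyset=z$, so $E$ is symmetric, and $y,z$ are shifts of each other. The class of $z$ is $\{z^t:t\in D_z\}$. By (X7) there is $t$ with $\sigma_z(t)=0$, and $z^t\in A$. By (X5), $\sum_v q_z(t,v)q_z(v,t)=1$, so $q_z(t,v)\ne0$ for some $v$. Then $v\sim_z ti$ for some $i$, so $\sigma_z(v)=1$ and $z^v\in B$.
\end{proof}

The next lemma is the lifting step of Section~\ref{sec:example}. It is the place where the order of the sequences $\ell(x)$ pays off.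

\begin{lemma}[ZF]\label{lem:lift}
Suppose that $h\colon A\to B$ is an injection with $h(z)\mathrel{E}z$ for all $z\in A$. Let $(S,R,\ell,m,n)$ be a normal datum. For $z\in A$ let $t(z)$ be the first address $t$ in the enumeration $t_0,t_1,\dots$ with $t\in D_z$ and $z^t=h(z)$. Then $f(s)=s_{t(\operatorname{code}(s))}$ defines an injection $f\colon S\to R$ with $f(s)\equiv s$.
\end{lemma}

\begin{proof}
Let $z=\operatorname{code}(s)$ and $t=t(z)$. Then $f(s)=s_t\in[s]$, and $\operatorname{code}(f(s))=z^t=h(z)\in B$ by Lemma~\ref{lem:shift}(d), so $f(s)\in R$. Suppose $f(s)=f(s')=r$. Then $h(\operatorname{code}(s))=\operatorname{code}(r)=h(\operatorname{code}(s'))$, so $s$ and $s'$ have the same code $z$, and $r=s_t=s'_t$ with $t=t(z)$. Take $u$ with $tu\sim_z\emptyset$. As $z$ is the code of $s$, this says $s_{tu}=s$; as $z$ is the code of $s'$, it says $s'_{tu}=s'$. Hence $s=r_u=s'$.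
\end{proof}

\begin{remark}
Without normality the last step fails. Let $S=\{s,s'\}$, $R=\{r,r_1,r_2\}$, $\iota(s)=r_1r$, $\iota(s')=r_2r$, $p(r_1)=s$, $p(r_2)=s'$, $p(r)=1$. Then $p\circ\iota=\mathrm{id}$, the points $s$ and $s'$ see the same structure on addresses, and the address $1$ leads from both to $r$, from which there is no way back.
\end{remark}

It remains to find $h$. Different classes of addresses in $D_z/{\sim_z}$ may give the same shift of $z$, as the points $c_{k-1},c_k,c_{k+1}$ did in the example. To obtain matrices on $E$-classes we add up over such coincidences. For $z\in A$, $y\in B$ with $z\mathrel{E}y$, put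
\[
\hat m(z,y)=\sum_{\substack{v\in D_z/\sim\\ z^v=y}}q_z(\emptyset,v),\qquad
\hat n(y,z)=\sum_{\substack{v\in D_y/\sim\\ y^v=z}}q_y(\emptyset,v),
\]
and let $\hat m,\hat n$ be $0$ on all other pairs in $E$. The conditions under the sums make sense by Lemma~\ref{lem:shift}(c). By (X1) and (X4), the sums are finite, and for each $z$ there are only finitely many $y$ with $\hat m(z,y)\ne0$; the same holds for the rows of $\hat n$.

\begin{lemma}[ZF]\label{lem:hat}
For $z,z'\in A$ with $z\mathrel{E}z'$,
\begin{equation}\label{eq:hat}
\sum_{y\in B\cap[z]_E}\hat m(z,y)\,\hat n(y,z')=\delta_{z,z'}.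
\end{equation}
\end{lemma}

\begin{proof}
All classes of addresses are taken in $D_z/{\sim_z}$ unless stated otherwise. If $q_z(\emptyset,v)\ne0$, then $\sigma_z(v)=1$ by (X3) and (X4), so $z^v\in B$. Grouping the classes $v$ by the value of $z^v$, we see that the left side of \eqref{eq:hat} is $\sum_v q_z(\emptyset,v)\,\hat n(z^v,z')$, summed over the finitely many $v$ with $q_z(\emptyset,v)\neq0$. For such $v$, the sum defining $\hat n(z^v,z')$ runs over classes $w$ of $D_{z^v}$ with $z^{vw}=z'$ and has terms $q_z(v,vw)$. By Lemma~\ref{lem:shift}(a), $u=vw$ runs over all classes of $D_z$ with $z^u=z'$. So the left side is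
\[
\sum_{v}\ \sum_{u:\,z^u=z'}q_z(\emptyset,v)\,q_z(v,u)=\sum_{u:\,z^u=z'}\ \sum_v q_z(\emptyset,v)\,q_z(v,u),
\]
where only finitely many pairs $(v,u)$ contribute. If $z^u=z'\in A$, then $\sigma_z(u)=0$, so by (X5) the inner sum is $1$ for the class of $\emptyset$ and $0$ for every other class. The class of $\emptyset$ occurs if and only if $z'=z^\emptyset=z$.
\end{proof}

On an $E$-class $C$ for which $B\cap C$ is finite, $h$ can be written down. By \eqref{eq:hat}, the rows of $\hat m$ indexed by $A\cap C$ are linearly independent vectors in $\mathbb Q^{B\cap C}$, so $|A\cap C|\le|B\cap C|$; now send the $j$th element of $A\cap C$ to the $j$th element of $B\cap C$ in the lexicographic order of the reals. If $B\cap C$ is infinite, cardinality is no obstacle, but the lexicographic order need not enumerate $B\cap C$. Every $z\in C$ does enumerate $C$, by $j\mapsto z^{t_j}$, but different points give different enumerations, and to define an injection they must cooperate. This is a problem about countable Borel equivalence relations. We solve it first in ZFC, in a form so explicit that it can then be carried to ZF.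

\section{A trace inequality for invariant measures}\label{sec:trace}

In this section and the next we work in ZFC. We identify $\mathcal P(\omega)$ with the Cantor space $2^\omega$. Arithmetical sets are Borel, so $X,A,B,E$ are Borel. A \emph{standard Borel space} is a set with a $\sigma$-algebra that is the Borel $\sigma$-algebra of some separable completely metrizable topology; every Borel subset of $2^\omega$, with its Borel subsets, is one. The functions $\hat m,\hat n\colon E\to\mathbb Q$ are Borel: $\hat m(z,y)$ is the sum of $q_z(\emptyset,i)$ over those $i\in D_z$ of length one with $z^i=y$ and $i\not\sim_z j$ for $j<i$, and $\hat n$ has the same description.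

A \emph{partial $E$-injection} is a Borel injection $g\colon Z\to X$, with $Z\subseteq X$ Borel, such that $g(z)\mathrel{E}z$ for all $z\in Z$. Let $Y\subseteq X$ be Borel. A Borel measure $\nu$ on $Y$ is \emph{invariant} if $\nu(g(Z))=\nu(Z)$ for every partial $E$-injection $g\colon Z\to X$ with $Z,g(Z)\subseteq Y$. An invariant measure is an obstruction to matching: if $\nu$ is an invariant measure on $X$ with $\nu(A)>\nu(B)$, there is no partial $E$-injection $A\to B$. We show that \eqref{eq:hat} excludes this obstruction; in the next section Nadkarni's theorem shows that there is no other.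

\subsection*{Borel sums over classes}

\begin{lemma}\label{lem:tools}
There are Borel sets $\Delta_k\subseteq X$ and partial $E$-injections $g_k\colon\Delta_k\to X$, $k\in\omega$, with Borel ranges and Borel inverses, such that $E$ is the disjoint union of the graphs of the $g_k$. Consequently:
\begin{enumerate}
\item[(a)] If $g\colon Z\to X$ is a partial $E$-injection, then $g(Z)$ is Borel and $g^{-1}$ is a partial $E$-injection. If $Z\subseteq X$ is Borel, so is its saturation $[Z]_E=\bigcup_k g_k(Z\cap\Delta_k)$.
\item[(b)] If $\Psi\colon E\to[0,\infty]$ is Borel, then the row sum $z\mapsto\sum_{y\in[z]_E}\Psi(z,y)$ and the column sum $y\mapsto\sum_{z\in[y]_E}\Psi(z,y)$ are Borel.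
\item[(c)] If $\Psi_1,\Psi_2\colon E\to\mathbb R$ are Borel and have finitely many nonzero entries in each row and in each column, then the same is true of the product $(z,w)\mapsto\sum_{y\in[z]_E}\Psi_1(z,y)\Psi_2(y,w)$.
\end{enumerate}
\end{lemma}

\begin{proof}
For addresses $t,u$, let $g_{t,u}(z)=z^t$ on the Borel set $\{z\in X: tu\in D_z,\ tu\sim_z\emptyset\}$. If $y=g_{t,u}(z)$, then $y^u=z$. So $g_{t,u}$ is injective with inverse $y\mapsto y^u$, and its range is the Borel set of those $y\in X$ with $u\in D_y$, $y^u\in\operatorname{dom}g_{t,u}$ and $(y^u)^t=y$. By (X6) the graphs of the $g_{t,u}$ cover $E$. List these maps as $g'_0,g'_1,\dots$, let $\Delta_k$ be the set of $z\in\operatorname{dom}g'_k$ such that $g'_k(z)\neq g'_j(z)$ for all $j<k$ with $z\in\operatorname{dom}g'_j$, and let $g_k=g'_k|\Delta_k$. The image of a Borel set $Z'\subseteq\Delta_k$ under $g_k$ is the preimage of $Z'$ under the Borel map $(g'_k)^{-1}$, hence Borel.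

(a) The Borel sets $Z_k=\{z\in Z\cap\Delta_k:g(z)=g_k(z)\}$ partition $Z$. So $g(Z)$ is the union of the Borel sets $g_k(Z_k)$, and $g^{-1}=g_k^{-1}$ on $g_k(Z_k)$. The formula for $[Z]_E$ holds because the graphs cover $E$.

(b) The row sum is $\sum_k 1_{\Delta_k}(z)\Psi(z,g_k(z))$. The column sums of $\Psi$ are the row sums of the Borel function $(y,z)\mapsto\Psi(z,y)$ on $E$.

(c) The product is $\sum_k1_{\Delta_k}(z)\Psi_1(z,g_k(z))\Psi_2(g_k(z),w)$, a series of Borel functions with finitely many nonzero terms at each point. If the $(z,w)$ entry is nonzero, then $w$ lies in the support of the row of $\Psi_2$ at one of the finitely many $y$ in the support of the row of $\Psi_1$ at $z$; so rows are finite, and columns are finite by the symmetric argument.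
\end{proof}

For a finite matrix, adding up the row sums or the column sums gives the same total. An invariant measure provides a substitute.

\begin{lemma}[Mass transport]\label{lem:mass}
Let $X'\subseteq X$ be Borel and $E$-invariant, and let $\nu$ be an invariant measure on $X'$. For Borel $\Psi\colon E|X'\to[0,\infty]$,
\begin{equation}\label{eq:mass}
\int\sum_{y\in[z]_E}\Psi(z,y)\,d\nu(z)=\int\sum_{z\in[y]_E}\Psi(z,y)\,d\nu(y).
\end{equation}
The same holds for Borel $\Psi\colon E|X'\to\mathbb R$ with $\int\sum_y|\Psi(z,y)|\,d\nu(z)<\infty$.
\end{lemma}

\begin{proof}
Let $\Delta'_k=\Delta_k\cap X'$. By invariance, $g_k$ carries $\nu|\Delta'_k$ to $\nu|g_k(\Delta'_k)$, so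
\[
\int_{\Delta'_k}\Psi(z,g_k(z))\,d\nu(z)=\int_{g_k(\Delta'_k)}\Psi(g_k^{-1}(y),y)\,d\nu(y).
\]
Every pair in $E|X'$ lies on exactly one of the graphs, so summing over $k$ gives \eqref{eq:mass} by monotone convergence. For real $\Psi$, apply this to the positive and negative parts; all four integrals are finite, and we subtract.
\end{proof}

\subsection*{The inequality}

\begin{proposition}\label{prop:trace}
Let $X'\subseteq X$ be Borel and $E$-invariant, and let $\nu$ be a $\sigma$-finite invariant measure on $X'$. Then $\nu(A\cap X')\le\nu(B\cap X')$.
\end{proposition}

For a finite class $C$ with counting measure there is a proof by traces. Let $M\colon\mathbb R^{A\cap C}\to\mathbb R^{B\cap C}$ and $N\colon\mathbb R^{B\cap C}\to\mathbb R^{A\cap C}$ be given by $\hat m$ and $\hat n$. Then $NM=I$, so $MN$ is idempotent and $|A\cap C|=\operatorname{tr}(NM)=\operatorname{tr}(MN)\le|B\cap C|$. In general we replace the trace by the integral of the diagonal entries, and $\operatorname{tr}(NM)=\operatorname{tr}(MN)$ by mass transport. The last inequality is the delicate point, because a diagonal entry of an idempotent can exceed $1$, as in $\bigl(\begin{smallmatrix}2&-1\\2&-1\end{smallmatrix}\bigr)$.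 A diagonal entry of an orthogonal projection cannot. So we replace $N$ by the left inverse $G=(M^*M)^{-1}M^*$ of $M$, for which $MG$ is an orthogonal projection. This requires $M$ to be bounded, and bounded below, on $\ell^2$-spaces. The lower bound comes from $NM=I$ once $N$ is bounded, and this is the only use of $N$. To make both operators bounded, uniformly in the class, we first discard a set of small measure.

We use Schur's test: if a real matrix $(e_{xy})$ has $\sum_y|e_{xy}|\le\alpha$ for all $x$ and $\sum_x|e_{xy}|\le\beta$ for all $y$, then it defines an operator between $\ell^2$-spaces of norm at most $\sqrt{\alpha\beta}$. Indeed, by the Cauchy--Schwarz inequality,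
\[
\sum_{x,y}|e_{xy}v_xw_y|\le\Bigl(\sum_{x,y}|e_{xy}|v_x^2\Bigr)^{1/2}\Bigl(\sum_{x,y}|e_{xy}|w_y^2\Bigr)^{1/2}\le\sqrt{\alpha\beta}\,\|v\|\,\|w\|.
\]

\begin{proof}[Proof of Proposition~\ref{prop:trace}]
Let $Y=B\cap X'$. Suppose that $\nu(A\cap X')>\nu(Y)$; in particular $\nu(Y)<\infty$. Fix Borel sets $Z_0\subseteq Z_1\subseteq\cdots$ of finite measure with union $X'$. All sets defined below are Borel by Lemma~\ref{lem:tools}(b), applied to indicator functions.

\emph{Step 1: bounding the rows.} For $K\in\omega$, let $Y_K$ be the set of $y\in Y$ for which at most $K$ points $z$ have $\hat n(y,z)\neq0$ and all $|\hat n(y,z)|\le K$. Let $A^\circ_K$ be the set of $z\in A\cap Z_K$ for which at most $K$ points $y$ have $\hat m(z,y)\neq0$, all $|\hat m(z,y)|\le K$, and all $y$ with $\hat m(z,y)\ne0$ lie in $Y_K$. Since the rows of $\hat n$ are finite, the sets $Y_K$ increase to $Y$; since the rows of $\hat m$ are finite, the sets $A^\circ_K$ then increase to $A\cap X'$. Fix $K\ge1$ with $\nu(A^\circ_K)>\nu(Y)$. Note that $\nu(A^\circ_K)\le\nu(Z_K)<\infty$.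

\emph{Step 2: bounding the columns.} Nothing in the definition of $X$ makes columns finite, but mass transport makes them finite on average. For $y\in Y$ and $z\in A^\circ_K$, let
\begin{align*}
\operatorname{col}(y)&=|\{z'\in A^\circ_K\cap[y]_E:\hat m(z',y)\neq0\}|,\\
\operatorname{col}'(z)&=|\{y'\in Y_K\cap[z]_E:\hat n(y',z)\neq0\}|.
\end{align*}
Apply \eqref{eq:mass} to the indicator function of the pairs $(z,y)$ with $z\in A^\circ_K$ and $\hat m(z,y)\neq0$. Its row sums are at most $K$, so $\int_Y\operatorname{col}\,d\nu\le K\nu(A^\circ_K)<\infty$. For $K'\in\omega$, let $\mathrm{Bad}_{K'}$ be the set of $z\in A^\circ_K$ such that $\hat m(z,y)\neq0$ for some $y$ with $\operatorname{col}(y)>K'$. Restricting the indicator function to pairs with $\operatorname{col}(y)>K'$ gives row sums at least $1$ on $\mathrm{Bad}_{K'}$, so \eqref{eq:mass} yields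
\[
\nu(\mathrm{Bad}_{K'})\le\int_{\{\operatorname{col}>K'\}}\operatorname{col}\,d\nu,
\]
and the right side tends to $0$ as $K'\to\infty$ because $\operatorname{col}$ is integrable. Applying \eqref{eq:mass} to the indicator function of the pairs $(y,z)$ with $y\in Y_K$, $z\in A_K^\circ$, $\hat n(y,z)\neq0$ gives $\int_{A^\circ_K}\operatorname{col}'\,d\nu\le K\nu(Y)$, so the set where $\operatorname{col}'>K'$ has measure at most $K\nu(Y)/K'$ for $K'\geq1$. Hence for some $K'\ge1$ the set
\[
A^*=\{z\in A^\circ_K\setminus\mathrm{Bad}_{K'}:\operatorname{col}'(z)\le K'\}
\]
satisfies $\nu(Y)<\nu(A^*)<\infty$. Put $Y^*=Y_K$.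

\emph{Step 3: the operators.} Fix an $E$-class $C\subseteq X'$, and define on real $\ell^2$-spaces with their standard bases
\begin{align*}
M&\colon\ell^2(C\cap A^*)\to\ell^2(C\cap Y^*), & M\delta_z&=\sum_{y\in C\cap Y^*}\hat m(z,y)\,\delta_y,\\
N&\colon\ell^2(C\cap Y^*)\to\ell^2(C\cap A^*), & N\delta_y&=\sum_{z\in C\cap A^*}\hat n(y,z)\,\delta_z .
\end{align*}
All entries have absolute value at most $K$. In the matrix of $M$, each $z\in A^*$ has at most $K$ nonzero entries; each $y$ has at most $K'$, because a nonzero entry $\hat m(z,y)$ with $z\in A^*$ forces $\operatorname{col}(y)\le K'$. In the matrix of $N$, each $y\in Y^*$ has at most $K$ nonzero entries and each $z\in A^*$ at most $K'$. By Schur's test, $\|M\|^2$ and $\|N\|^2$ are at most $(K\cdot K)(K'\cdot K)$. Thus $\|M\|,\|N\|\le\kappa:=K\sqrt{KK'}$, where $\kappa\ge1$ does not depend on $C$.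

For $z\in C\cap A^*$, all $y$ with $\hat m(z,y)\neq0$ lie in $Y^*$. So for $z'\in C\cap A^*$ the coefficient of $\delta_{z'}$ in $NM\delta_z$ is the full sum in \eqref{eq:hat}, and $NM=I$. Therefore $\|v\|\le\kappa\|Mv\|\le\kappa^2\|v\|$, which says $\kappa^{-2}I\le M^*M\le\kappa^2I$. The self-adjoint operator $Q=I-\kappa^{-2}M^*M$ then satisfies $0\le Q\le(1-\kappa^{-4})I$, so $\|Q\|<1$, and $M^*M$ is invertible with $(M^*M)^{-1}=\kappa^{-2}\sum_{j\ge0}Q^j$ and $\|(M^*M)^{-1}\|\le\kappa^2$. Put
\[
G=(M^*M)^{-1}M^*=\kappa^{-2}\sum_{j\ge0}Q^jM^*,\qquad P=MG.
\]
Then $\|G\|\le\kappa^3$ and $GM=I$. Moreover $P^2=M(GM)G=P$ and $P=M(M^*M)^{-1}M^*$ is self-adjoint, so $P$ is an orthogonal projection and $\langle P\delta_y,\delta_y\rangle\le1$.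

\emph{Step 4: the entries of $G$ are Borel.} Let $C$ vary, and view the matrices of these operators, extended by $0$, as functions on $E|X'$. The matrices of $M$, $M^*$ and of the identity of $\ell^2(C\cap A^*)$ are Borel, with finite rows and columns. By Lemma~\ref{lem:tools}(c), so are the matrices of $Q$ and of each $Q^jM^*$. The series for $G$ converges in norm on each class, so $(z,y)\mapsto\langle G\delta_y,\delta_z\rangle$ is a pointwise limit of Borel functions.

\emph{Step 5: the trace.} For $z\in A^*$, $y\in Y^*$ with $z\mathrel{E}y$, let
\[
\Psi(z,y)=\langle G\delta_y,\delta_z\rangle\,\langle M\delta_z,\delta_y\rangle,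
\]
and let $\Psi=0$ elsewhere on $E|X'$. Each row has at most $K$ nonzero entries, each at most $\kappa^3K$ in absolute value, so $\int\sum_y|\Psi(z,y)|\,d\nu(z)\le K^2\kappa^3\nu(A^*)<\infty$. For $z\in A^*$, expanding $M\delta_z$ in the basis gives $\sum_y\Psi(z,y)=\langle GM\delta_z,\delta_z\rangle=1$. For $y\in Y^*$,
\[
\sum_z\Psi(z,y)=\sum_z\langle G\delta_y,\delta_z\rangle\langle\delta_z,M^*\delta_y\rangle=\langle G\delta_y,M^*\delta_y\rangle=\langle P\delta_y,\delta_y\rangle\le1.
\]
By Lemma~\ref{lem:mass}, $\nu(A^*)=\int_{Y^*}\langle P\delta_y,\delta_y\rangle\,d\nu(y)\le\nu(Y^*)\le\nu(Y)$, which contradicts Step~2.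
\end{proof}

\section{The Borel matching theorem}\label{sec:borel}

\begin{proposition}[ZFC]\label{prop:borel}
There is a Borel injection $h\colon A\to B$ with $h(z)\mathrel{E}z$ for all $z\in A$.
\end{proposition}

The proof rests on the following dichotomy. A \emph{countable Borel equivalence relation} on a standard Borel space $Y$ is an equivalence relation that is a Borel subset of $Y\times Y$ and has countable classes.

\begin{theorem}[Nadkarni \cite{nadkarni}; see {\cite[\S4.3]{bk}} for arbitrary countable Borel equivalence relations]\label{thm:nadkarni}
Let $E'$ be a countable Borel equivalence relation on a nonempty standard Borel space $Y$. Then one of the following holds.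
\begin{enumerate}
\item[(i)] $E'$ is compressible: there is a Borel injection $\varphi\colon Y\to Y$ with graph in $E'$ such that $Y\setminus\varphi(Y)$ meets every $E'$-class.
\item[(ii)] There is a Borel probability measure $\mu$ on $Y$ that is invariant under a countable group $\Lambda$ of Borel automorphisms of $Y$ whose orbits are the $E'$-classes.
\end{enumerate}
\end{theorem}

For $Y\subseteq X$ Borel and $E'=E|Y$, a measure $\mu$ as in (ii) is invariant in the sense of Section~\ref{sec:trace}. To see this, let $g\colon Z\to Y$ be a partial $E$-injection with $Z\subseteq Y$, enumerate $\Lambda=\{\lambda_0,\lambda_1,\dots\}$, and let $Z^i$ be the set of $x\in Z$ for which $i$ is least with $g(x)=\lambda_ix$. The sets $Z^i$ partition $Z$ and the sets $\lambda_iZ^i$ partition $g(Z)$, so $\mu(g(Z))=\sum_i\mu(\lambda_iZ^i)=\sum_i\mu(Z^i)=\mu(Z)$.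

In case (i) there is room in $Y$ for infinitely many disjoint copies of a set that meets every class, and in case (ii) there is a measure on $Y$. Both must be passed from $Y$ to its saturation, and the next lemma does this.

\begin{lemma}\label{lem:section}
Let $X'\subseteq X$ be Borel and $E$-invariant, and let $W\subseteq X'$ be a Borel set that meets every $E$-class in $X'$. There are a Borel map $\pi\colon X'\to W$ with graph in $E$ and a Borel partition $X'=\bigsqcup_{j\in\omega}X'_j$ such that $X'_0=W$, $\pi|W=\mathrm{id}$, and $\pi$ is injective on each $X'_j$.
\end{lemma}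

\begin{proof}
Let $\pi(z)=z^{t_k}$, with $k$ least such that $t_k\in D_z$ and $z^{t_k}\in W$. Since $E$ is symmetric, $z$ is a shift of $\pi(z)$; put $z\in X'_j$ if $j$ is least with $t_j\in D_{\pi(z)}$ and $\pi(z)^{t_j}=z$. On $X'_j$ we recover $z$ from $\pi(z)$ as $\pi(z)^{t_j}$. As $t_0=\emptyset$, we have $\pi(z)=z$ exactly for $z\in W$, and $X'_0=\{z:\pi(z)=z\}=W$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:borel}]
The dichotomy cannot be applied to $E|B$ at once, because an invariant measure on $B$ is no contradiction; finite classes carry such measures. We first match greedily, so as to isolate the part of $X$ on which $A$ is in excess.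

\emph{Greedy matching.} With $g_k,\Delta_k$ as in Lemma~\ref{lem:tools}, define recursively
\[
A_k=\Bigl\{z\in(A\cap\Delta_k)\setminus\bigcup_{j<k}A_j:\ g_k(z)\in B\setminus\bigcup_{j<k}B_j\Bigr\},\qquad B_k=g_k(A_k).
\]
These sets are Borel, the $A_k$ are pairwise disjoint, and so are the $B_k$. Hence $h_0=\bigcup_kg_k|A_k$ is a partial $E$-injection from $\bigcup_kA_k$ onto $\bigcup_kB_k$. Let $A'=A\setminus\bigcup_kA_k$ and $B'=B\setminus\bigcup_kB_k$ be the sets of unmatched points. No $E$-class meets both $A'$ and $B'$: if $z\in A'$, $y\in B'$ and $z\mathrel{E}y$, then $y=g_k(z)$ for some $k$, and $z$ satisfies the definition of $A_k$.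

Let $X'=[A']_E$, a Borel $E$-invariant set. On $A\setminus X'$ the map $h_0$ is defined everywhere, and it maps this set injectively into $B\setminus X'$. If $X'=\emptyset$, take $h=h_0$. Otherwise let $Y=B\cap X'$. By Lemma~\ref{lem:E}, $Y$ meets every class in $X'$; in particular $Y\neq\emptyset$. Every class in $X'$ meets $A'$ and so misses $B'$. Hence all points of $Y$ are matched, and $h_0^{-1}$ maps $Y$ bijectively onto $(A\cap X')\setminus A'$. It suffices to find a partial $E$-injection $h_1\colon A\cap X'\to Y$, for then $h=h_0|(A\setminus X')\cup h_1$ is as required. Apply Theorem~\ref{thm:nadkarni} to $E|Y$.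

\emph{Case (i).} Let $W=Y\setminus\varphi(Y)$, a Borel set by Lemma~\ref{lem:tools}(a). It meets every class of $E|Y$, hence every $E$-class in $X'$. The sets $\varphi^j(W)$, $j\ge0$, are pairwise disjoint: if $\varphi^j(w)=\varphi^{j'}(w')$ with $w,w'\in W$ and $j<j'$, then $w=\varphi^{j'-j}(w')\in\varphi(Y)$ by injectivity, which is false. Take $\pi$ and $X'_j$ from Lemma~\ref{lem:section}, and let $h_1(z)=\varphi^j(\pi(z))$ for $z\in X'_j$. This map is Borel with graph in $E$, it is injective on each $X'_j$, and it sends different pieces into the disjoint sets $\varphi^j(W)$. So it injects all of $X'$ into $Y$, and we restrict it to $A\cap X'$.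

\emph{Case (ii) does not occur.} Let $\mu$ be an invariant probability measure on $Y$. Apply Lemma~\ref{lem:section} with $W=Y$, and for Borel $Z\subseteq X'$ put $\nu(Z)=\sum_j\mu(\pi(Z\cap X'_j))$. Each $\pi|X'_j$ is a partial $E$-injection, so $\nu$ is a Borel measure on $X'$ by Lemma~\ref{lem:tools}(a). It extends $\mu$, and $\nu(X'_j)\le1$, so it is $\sigma$-finite. It is invariant. Indeed, given a partial $E$-injection $g$ with domain in $X'$, split the domain into the countably many Borel pieces $Z$ of the form $X'_i\cap g^{-1}(X'_j)$. On such a piece, $\pi\circ g\circ(\pi|Z)^{-1}$ is a partial $E$-injection from $\pi(Z)\subseteq Y$ onto $\pi(g(Z))\subseteq Y$, so $\nu(Z)=\mu(\pi(Z))=\mu(\pi(g(Z)))=\nu(g(Z))$; now add over the pieces.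

We have $\nu(Y)=1$ and $\nu(A\cap X')=\nu(h_0^{-1}(Y))+\nu(A')=1+\nu(A')$. If $\nu(A')=0$, then $X'=\bigcup_kg_k(A'\cap\Delta_k)$ is null by invariance, although it contains $Y$. So $\nu(A\cap X')>1=\nu(B\cap X')$, contrary to Proposition~\ref{prop:trace}.
\end{proof}

\section{From ZFC to ZF by absoluteness}\label{sec:abs}

The last two sections used measure theory and Nadkarni's theorem as theorems of ZFC. We do not try to repeat them in ZF. Instead we use that a Borel map is described by a single real, that this real can be found in an inner model of ZFC, and that its good behavior is a simple enough statement to pass to larger models.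

We recall what is needed. A formula about reals is $\Sigma^1_1$ if it has the form $\exists w\,\theta$, and $\Pi^1_2$ if it has the form $\forall x\,\exists w\,\theta$, where $x,w$ range over reals and $\theta$ is arithmetical; a block of like quantifiers contracts to one by pairing reals. Write $V$ for the universe, which satisfies ZF. For a transitive class $\mathcal M$ and a fixed formula $\psi$, the notation $\mathcal M\models\psi$ means the formula obtained from $\psi$ by restricting all quantifiers to $\mathcal M$.

\begin{enumerate}
\item[(L1)] ZF proves that the constructible universe $L$ satisfies each axiom of ZFC, and hence each theorem of ZFC, and that $L$ has a well-ordering $<_L$ definable without parameters.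
\item[(L2)] For a real $z$, the class $L[z]$ is the least transitive class model of ZF containing $z$ and all ordinals. It satisfies ZFC, the relation $x\in L[z]$ is given by one formula in $x$ and $z$, and the constructible universe computed in $L[z]$ is $L$. By minimality, $z'\in L[z]$ implies $L[z']\subseteq L[z]$.
\item[(L3)] Arithmetical statements about reals in a transitive class model $\mathcal M$ of ZF have the same truth value in $\mathcal M$ and in $V$, since $\omega$ and the recursive relations are the same in both. A real computable from a real in $\mathcal M$ lies in $\mathcal M$.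
\item[(L4)] (ZFC) A Borel set is described by a real, a \emph{Borel code}, which records how the set is built from basic open sets by complements and countable unions, and membership in the coded set is expressed by a $\Sigma^1_1$ formula; see \cite[\S25]{jechST}. Thus there is a $\Sigma^1_1$ formula $\beta(b,z,y)$ such that every Borel set $H\subseteq\mathcal P(\omega)\times\mathcal P(\omega)$ equals $\{(z,y):\beta(b,z,y)\}$ for some real $b$.
\item[(L5)] (ZFC) Shoenfield's absoluteness theorem: if $\Phi$ is $\Pi^1_2$ and $b$ is a real in $L$, then $\Phi(b)$ holds if and only if $L\models\Phi(b)$.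
\end{enumerate}
We use (L4) and (L5) only inside $L$ and the models $L[z]$, where choice holds.

\begin{proposition}[ZF]\label{prop:zf}
There is an injection $h\colon A\to B$, definable without parameters, with $h(z)\mathrel{E}z$ for all $z\in A$.
\end{proposition}

\begin{proof}
Write $\beta(b,z,y)$ as $\exists w\,\theta(b,z,y,w)$ with $\theta$ arithmetical. Let $\Phi(b)$ say that $\{(z,y):\beta(b,z,y)\}$ is the graph of an injection $A\to B$ contained in $E$. This is the conjunction of
\begin{align*}
&\forall z,y,w\ \bigl[\theta(b,z,y,w)\to z\in A\wedge y\in B\wedge z\mathrel{E}y\bigr],\\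
&\forall z,y,w,z',y',w'\ \bigl[\theta(b,z,y,w)\wedge\theta(b,z',y',w')\to(z=z'\leftrightarrow y=y')\bigr],\\
&\forall z\,\exists y,w\ \bigl[z\in A\to\theta(b,z,y,w)\bigr].
\end{align*}
Since $A,B,E$ are arithmetical, the brackets are arithmetical, and $\Phi$ is $\Pi^1_2$.

By (L1), Proposition~\ref{prop:borel} and (L4) hold in $L$. The graph of a Borel map is Borel, so $L\models\exists b\,\Phi(b)$. Let $b$ be the $<_L$-least real in $L$ with $L\models\Phi(b)$; it is definable without parameters.

A point $z\in A$ need not lie in $L$, so we evaluate the code $b$ in the model $L[z]$. By (L2), Shoenfield's theorem holds in $L[z]$ and refers there to the true $L$; hence $L[z]\models\Phi(b)$. By (L3), $L[z]\models z\in A$. Let $h(z)$ be the unique $y\in L[z]$ with $L[z]\models\beta(b,z,y)$. In $L[z]$ we have $h(z)\in B$ and $h(z)\mathrel{E}z$, and by (L3) this holds in $V$. The relation $y=h(z)$ is given by one formula, so $h$ is a set, and nothing has been chosen.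

Since different points are treated in different models, injectivity needs an argument, and here it matters that the graph lies in $E$. Suppose $h(z)=h(z')=y$. Then $z\mathrel{E}y\mathrel{E}z'$, so $z$ and $z'$ are computable from each other by Lemma~\ref{lem:E}. By (L3) and (L2), $L[z]=L[z']$. This single model satisfies $\Phi(b)$, $\beta(b,z,y)$ and $\beta(b,z',y)$, so $z=z'$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:datum}]
Pass to the normal datum $(S,R',\ell',m',n')$ of Lemma~\ref{lem:normal}, and apply Lemma~\ref{lem:lift} with the map $h$ of Proposition~\ref{prop:zf}. This gives an injection $f\colon S\to R'\subseteq R$ that sends each $s$ into its class in the new datum, which is $[s]$.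
\end{proof}

With the reduction in Section~\ref{sec:data}, this completes the proofs of Theorems~\ref{thm:main} and~\ref{thm:retract}.

\section{Definability and equivariance}\label{sec:equiv}

Let $S$ and $R$ be two bases of a free group $F$, regarded as disjoint by tagging. Write each element of $S$ as a reduced word in $R$ and each element of $R$ as a reduced word in $S$. As in Section~\ref{sec:data}, this defines $\ell$, $m$, $n$ and the relation $\equiv$ on $S\cup R$. Since every step of the construction was given by a formula, the bijection that we obtain respects every symmetry of the situation.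

\begin{theorem}[ZF]\label{thm:equiv}
Let $S,R$ be two bases of a free group $F$, regarded as tagged disjoint copies. There is a bijection $f\colon S\to R$, definable from $(F,S,R)$ without further parameters, with $f(s)\equiv s$ for all $s\in S$. If a group $\Gamma$ acts on $F$ by automorphisms that preserve $S$ and $R$ setwise, then $f$ is $\Gamma$-equivariant.
\end{theorem}

\begin{proof}
The identity map of $F$ gives mutually inverse isomorphisms $F_S\to F_R$ and $F_R\to F_S$. So both $(S,R,\ell,m,n)$ and $(R,S,\ell,n,m)$ are data, with the same relation $\equiv$. The proof of Theorem~\ref{thm:datum} gives injections $f_1\colon S\to R$ and $f_2\colon R\to S$ that move points within their $\equiv$-classes. They are definable from $(F,S,R)$, because Lemmas~\ref{lem:normal} and~\ref{lem:lift} are explicit and $h$ is definable without parameters. Let $f$ be the bijection \eqref{eq:CB}. It is definable from $f_1,f_2$, and $f(s)\equiv s$, since $f(s)$ is either $f_1(s)$ or a point $r$ with $f_2(r)=s$.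

Let $g\in\Gamma$. It permutes $S$ and permutes $R$, so applying $g$ letter by letter to the reduced word of $x$ gives the reduced word of $gx$. Thus $\ell(gx)=g\ell(x)$, $m(gs,gr)=m(s,r)$ and $n(gr,gs)=n(r,s)$. Consequently $g$ preserves $\to$ and $\equiv$, and so it preserves $R'$, $\ell'$, $m'$, $n'$ in Lemma~\ref{lem:normal}. In the normal datum, induction on the length of $t$ gives $(gx)_t=g(x_t)$, with both sides defined for the same $t$. Since $g$ is injective and preserves the sides and the matrices, $\operatorname{code}(gx)=\operatorname{code}(x)$. For $s\in S$ and $t=t(\operatorname{code}(s))=t(\operatorname{code}(gs))$ we get $f_1(gs)=(gs)_t=g(s_t)=gf_1(s)$. The argument applies verbatim to the second datum and gives $f_2(gr)=gf_2(r)$. Then $S\setminus f_2(R)$ and $S_\infty$ are $\Gamma$-invariant, so $f$ is equivariant.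
\end{proof}

\section{The order of the rows is needed}\label{sec:order}

In a normal datum, a symmetry $g$ that fixes a point $x$ fixes the whole class, since $g(x_t)=(gx)_t=x_t$. So all points of a class have the same stabilizer. If the supports of the rows of $n$ are not ordered, a symmetry can fix $r$ and still move the support of its row, and stabilizers in $S$ and in $R$ may fail to match. This is enough to refute the unordered version of Theorem~\ref{thm:datum}, even if $m$ comes from an injective homomorphism.

\begin{proposition}\label{prop:order}
In Theorem~\ref{thm:datum} the ordering of the supports of the rows of $n$ cannot be dropped. Precisely, if ZF is consistent, then so is ZF together with the following statement: there are sets $S,R$ with $|S|\not\le|R|$, a homomorphism $\iota\colon F_S\to F_R$ that is injective and injective on abelianizations, and a row-finite $n\colon R\times S\to\mathbb Q$ with $mn=I_S$, where $m(s,r)$ is the exponent sum of $r$ in $\iota(s)$.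
\end{proposition}

We recall permutation models. ZFA is ZF modified to allow a set $U$ of \emph{atoms}, objects that have no elements and differ from $\emptyset$. If ZF is consistent, so is ZFA with choice and a countably infinite set of atoms; work in such a ground model. A group $\mathcal G$ of permutations of $U$ acts on all sets by $gx=\{gy:y\in x\}$, and it fixes the \emph{pure} sets, those with no atoms in their transitive closure. A finite set $U'\subseteq U$ \emph{supports} $x$ if every $g\in\mathcal G$ that fixes $U'$ pointwise fixes $x$. The atoms, together with the sets $x$ such that $x$ and all members of its transitive closure have a finite support, form a model $\mathcal N$ of ZFA, the \emph{permutation model with finite supports}. Let $\mathcal P^0(U)=U$, $\mathcal P^{\xi+1}(U)=\mathcal P^\xi(U)\cup\mathcal P(\mathcal P^\xi(U))$, with unions at limits. The Jech--Sochor First Embedding Theorem \cite[Theorem~6.1]{jechAC} provides, for a given ordinal $\xi$, a model $\mathcal N'$ of ZF, a set $\tilde U$ in it, and an $\in$-isomorphism from $\mathcal P^\xi(U)$ computed in $\mathcal N$ onto $\mathcal P^\xi(\tilde U)$ computed in $\mathcal N'$, which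 maps $U$ onto $\tilde U$.

\begin{proof}[Proof of Proposition~\ref{prop:order}]
Let $J=\{1,\alpha_1,\alpha_2,\alpha_3\}\cong(\mathbb Z/2)^2$. Partition the atoms as $U=\bigsqcup_{k\in\omega}U_k$ with $|U_k|=4$, and let $J$ act simply transitively on each $U_k$. Let $\mathcal G=\prod_{k\in\omega}J$, where $g=(g_k)$ acts on $U_k$ through $g_k$, and let $\mathcal N$ be the permutation model with finite supports.

\emph{The objects.} Let $S=U$, and let $R$ be the set of all two-element subsets of the sets $U_k$. For $s\in S$ put $r_j(s)=\{s,\alpha_js\}$ and $\iota(s)=r_1(s)\,r_2(s)\,r_3(s)$. Think of $U_k$ as the vertex set of a complete graph whose six edges are colored $1,2,3$; then $\iota(s)$ lists the edges at $s$ in the order of their colors. For $r\subseteq U_k$, let $n(r,\cdot)$ be the coefficient vector of $\frac12\sum_{u\in r}u-\frac16\Sigma_k$, where $\Sigma_k=\sum_{u\in U_k}u$ is a formal sum. Since $J$ is abelian, $g\,r_j(s)=r_j(gs)$ for $g\in\mathcal G$, so $\iota$ and $m$ are fixed by $\mathcal G$; so is $n$, because $g$ preserves each $U_k$. The members of $S,R,F_S,F_R,\iota,m,n$ are built from finitely many atoms and pure sets by finite set operations.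 Hence all these objects lie in $\mathcal N$, and $F_S,F_R$ are the free groups of $\mathcal N$ on $S,R$.

\emph{The identity $mn=I_S$.} For $s\in U_k$, the three other points of $U_k$ are the $\alpha_js$, so $\sum_{j}\sum_{u\in r_j(s)}u=3s+(\Sigma_k-s)=2s+\Sigma_k$. The row of $mn$ at $s$ is the sum of the rows of $n$ at $r_1(s),r_2(s),r_3(s)$, namely $\frac12(2s+\Sigma_k)-\frac36\Sigma_k=s$.

\emph{Injectivity of $\iota$.} The abelianizations are the free abelian groups $\mathbb Z^{(S)}$ and $\mathbb Z^{(R)}$, and $\iota$ induces $v\mapsto vm$ on row vectors. This map is injective, since $vmn=v$. For $\iota$ itself we may argue in the ground model. Let $S_0\subseteq S$ be finite with $d$ elements, and let $H=\iota(F_{S_0})$. It is a subgroup of a finitely generated free group, hence free, say of rank $\rho$. As $H$ is generated by $d$ elements, so is its abelianization, and therefore $\rho\le d$. The image of $H$ in $\mathbb Z^{(R)}$ is a quotient of $\mathbb Z^\rho$ and contains the $d$ linearly independent rows of $m$ indexed by $S_0$, so $\rho\ge d$. Thus $H\cong F_{S_0}$, and composing $\iota|F_{S_0}$ with such an isomorphism gives a surjective endomorphism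 of $F_{S_0}$. Finitely generated free groups are Hopfian, that is, their surjective endomorphisms are injective. So $\iota$ is injective on $F_{S_0}$, and every element of $F_S$ lies in some $F_{S_0}$.

\emph{No injection $S\to R$ in $\mathcal N$.} Suppose that $f\in\mathcal N$ is one. A finite support of $f$ lies in $\bigcup_{k<k_0}U_k$ for some $k_0$, so $f$ is fixed by $\mathcal G_0=\{g\in\mathcal G:g_k=1\text{ for }k<k_0\}$; that is, $f(gs)=gf(s)$ for $g\in\mathcal G_0$. Since $f$ is injective, $gs=s$ if and only if $gf(s)=f(s)$, so $s$ and $f(s)$ have the same stabilizer in $\mathcal G_0$. Take $s\in U_k$ with $k\ge k_0$. Its stabilizer $\{g\in\mathcal G_0:g_k=1\}$ has index $4$. Write $f(s)=\{u,\alpha_ju\}\subseteq U_{k'}$. If $k'<k_0$, its stabilizer is $\mathcal G_0$. If $k'\ge k_0$, its stabilizer is $\{g\in\mathcal G_0:g_{k'}\in\{1,\alpha_j\}\}$, of index $2$. In both cases the index is not $4$, a contradiction.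

\emph{Transfer to ZF.} Code $\omega$ and $\mathbb Q$ by pure sets, with hereditarily finite elements. Then every word and every entry of $\iota,m,n$ lies in $\mathcal P^{\omega}(U)$, and the sets $S,R,F_S,F_R,\iota,m,n$ and all functions $S\to R$ lie in $\mathcal P^{\omega+\omega}(U)$. Apply the embedding theorem with $\xi=\omega+\omega$. An element of $\mathcal P^\xi(\tilde U)$ outside $\tilde U$ is a subset of $\mathcal P^\xi(\tilde U)$, so the isomorphism sends each non-atom to the set of the images of its elements. It therefore fixes pure sets and sends words to words and functions to functions, and every function between the images of $S$ and $R$ in $\mathcal N'$ is the image of a function in $\mathcal N$. So the statement of the proposition holds in $\mathcal N'$.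
\end{proof}

In this example the row of $n$ at $r\subseteq U_k$ has the entries $\frac13$ on $r$ and $-\frac16$ on $U_k\setminus r$, so its support is all of $U_k$. An ordering of this support would name a point of $U_k$, whereas every $r=\{u,\alpha_ju\}$ is fixed by an element of $\mathcal G$ that acts on $U_k$ as $\alpha_j$ and moves all four points.

\begin{thebibliography}{9}

\bibitem{bk}
Becker and Kechris, \emph{The Descriptive Set Theory of Polish Group Actions}.

\bibitem{question}
\emph{Can free groups on different cardinals be isomorphic in ZF?},
\texttt{https://www.kiwix.cwells.dev/\allowbreak content/\allowbreak math.stackexchange.com\_en\_all\_2025-08/\allowbreak questions/\allowbreak 4642622/\allowbreak can-free-groups-on-different-\allowbreak cardinals-be-isomorphic-in-zf}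

\bibitem{jechAC}
Jech, \emph{The Axiom of Choice}.

\bibitem{jechST}
Jech, \emph{Set Theory}.

\bibitem{nadkarni}
M. G. Nadkarni, Proc. Indian Acad. Sci. Math. Sci. \textbf{100} (1990), 203--220.

\end{thebibliography}
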